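\title{Testable Learning of General Halfspaces under the Gaussian\\ with Error $O(\mathrm{opt})+\varepsilon$ in Polynomial Time}

\begin{abstract}
A testable agnostic learner receives labeled examples from an arbitrary distribution on $\mathbb R^d\times\{\pm1\}$. It must accept when the marginal is the assumed one, whatever the labels, and when it accepts its hypothesis must be accurate, whatever the marginal. We give a deterministic testable learner for halfspaces $x\mapsto\operatorname{sign}(w\cdot x-\theta)$ with arbitrary threshold, for the standard Gaussian assumption, with error $O(\mathrm{opt})+\varepsilon$ and running time $\mathrm{poly}(d/\varepsilon)$. It tests masses and constant-degree moments of slabs, and second moments of the positively labeled points in slabs. If the tests pass, then either the current halfspace is already good, or a mean or a second-moment axis of some slab improves its direction; the choices form a search tree of size $\mathrm{poly}(1/\varepsilon)$. A variant accepts every Gaussian marginal and outputs a halfspace.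
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

Let $\mathcal D$ be an unknown distribution on $\mathbb R^d\times\{\pm1\}$. For $h:\mathbb R^d\to\{\pm1\}$ put $\operatorname{err}_{\mathcal D}(h)=\Pr_{(x,y)\sim\mathcal D}[h(x)\ne y]$. Throughout, $\mathcal C$ is the class of \emph{halfspaces} $x\mapsto\operatorname{sign}(w\cdot x-\theta)$ with arbitrary $w\in\mathbb R^d$ and $\theta\in\mathbb R$, where $\operatorname{sign}(s)=+1$ for $s\ge0$ and $-1$ for $s<0$, and
\[
\mathrm{opt}=\inf_{f\in\mathcal C}\operatorname{err}_{\mathcal D}(f).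
\]
Nothing is assumed about the labels, so $\mathrm{opt}$ measures how far they are from being explained by a halfspace.

\begin{definition}[Framework 3 of \cite{blog}]\label{def:learner}
Fix a distribution $D_0$ on $\mathbb R^d$. A \emph{testable learner} for $\mathcal C$ under the assumption $D_0$, with accuracy $\alpha(\mathrm{opt},\varepsilon)$, takes $\varepsilon>0$ and i.i.d.\ samples from $\mathcal D$. It outputs either Reject, or Accept together with a hypothesis $h:\mathbb R^d\to\{\pm1\}$, and for every $\mathcal D$ it satisfies:
\begin{itemize}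
\item \emph{Soundness.} With probability at least $0.99$: if it accepts, then $\operatorname{err}_{\mathcal D}(h)\le\alpha(\mathrm{opt},\varepsilon)$. This holds whatever the $x$-marginal of $\mathcal D$ is.
\item \emph{Completeness.} If the $x$-marginal of $\mathcal D$ is $D_0$, it accepts with probability at least $0.99$, whatever the labels are.
\end{itemize}
A running-time bound must hold for all $\mathcal D$. Accuracy $O(\mathrm{opt})+\varepsilon$ means $\alpha=C\,\mathrm{opt}+\varepsilon$ for an absolute constant $C$.
\end{definition}

Soundness says that an accepted hypothesis can be trusted without trusting the assumption, and completeness forbids the learner that always rejects. Two observations locate the difficulty. First, minimizing the empirical error over $\mathcal C$ on $\mathrm{poly}(d/\varepsilon)$ samples never rejects and has accuracy $\mathrm{opt}+\varepsilon$, by the uniform convergence bound recalled in Section~\ref{sec:main}. So the question is one of running time. Second, the learner cannot simply verify that the marginal is $D_0=N(0,I_d)$. Draw $K$ Gaussian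 points and let the marginal be uniform on them. Then $n$ samples hit distinct points with probability at least $1-n^2/K$, and in that case, averaged over the $K$ points, they are i.i.d.\ Gaussian. Hence a complete learner accepts some finitely supported marginal with probability at least $0.99-n^2/K$. The learner must therefore certify just those properties of the marginal that its own analysis uses.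

For $D_0=N(0,I_d)$ the post \cite{blog} records testable learners for $\mathcal C$ with accuracy $O(\sqrt{\mathrm{opt}})+\varepsilon$ in time $\mathrm{poly}(d/\varepsilon)$ and with accuracy $\mathrm{opt}+\varepsilon$ in time $d^{\tilde O(1/\varepsilon^2)}$, and learners with accuracy $O(\mathrm{opt})+\varepsilon$ when $\mathcal C$ is restricted to origin-centered halfspaces ($\theta=0$). Its Open Problem~3 asks:

\begin{quote}
\emph{Is there a testable learner for $\mathcal C$ under the assumption $N(0,I_d)$ with accuracy $O(\mathrm{opt})+\varepsilon$ and running time $\mathrm{poly}(d/\varepsilon)$?}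
\end{quote}

\subsection{Results}

The answer is yes: take $\delta=0.01$ in the following theorem.

\begin{theorem}\label{thm:main}
There are absolute constants $C_1,A$ and a deterministic algorithm which, given $\varepsilon,\delta\in(0,1)$ and $n\le(B/\varepsilon)^A$ i.i.d.\ samples from $\mathcal D$, where $B=d+\log\frac1\delta+1$, runs in time $\mathrm{poly}(d,1/\varepsilon,\log\frac1\delta)$ for every $\mathcal D$, outputs Reject or (Accept, $h$), and satisfies:
\begin{itemize}
\item \emph{(Soundness)} for every $\mathcal D$, with probability at least $1-\delta$: if it accepts, then $\operatorname{err}_{\mathcal D}(h)\le C_1\,\mathrm{opt}+\varepsilon$;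
\item \emph{(Completeness)} if the $x$-marginal is $N(0,I_d)$, with arbitrary labels, it accepts with probability at least $1-\delta$.
\end{itemize}
\end{theorem}

\begin{theorem}\label{thm:affine}
There is an algorithm with the sample, time and soundness guarantees of Theorem~\ref{thm:main} (the same constant $C_1$, every $\mathcal D$) whose output hypothesis is always a halfspace in $\mathcal C$, and which accepts with probability at least $1-\delta$ whenever the $x$-marginal is any Gaussian $N(\mu,\Sigma)$, with $\mu,\Sigma$ unknown to the algorithm, $\Sigma$ possibly singular, and arbitrary labels.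
\end{theorem}

The model of computation is exact real arithmetic: $+,-,\times,/$, comparison, floor, $\sqrt{\cdot}$, $\exp$, $\log$ and the Gaussian distribution function have unit cost. The constants are absolute but astronomically large; only polynomiality is claimed.

\subsection{Why the threshold matters}

Let $L=\log(1/\varepsilon)$ and let $N$ be a standard normal variable. Under $N(0,I_d)$ the set $\{w\cdot x\ge t\}$ with $\|w\|=1$, $t\ge0$ has mass $\Pr[N\ge t]\le e^{-t^2/2}$. For $t=0$ both sides have mass $\frac12$. For $t$ of order $\sqrt L$ the positive side has mass a power of $\varepsilon$, and $\mathrm{opt}$ may be a small fraction of that mass. To prove a bound $O(\mathrm{opt})+\varepsilon$ it then appears necessary to know that the marginal hides no mass where the Gaussian has mass $\mathrm{poly}(\varepsilon)$, and to know this in directions that have not yet been found.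

A test that covers all directions at once is the comparison of moment tensors, and low moments control tails badly. The variable with mass $1/(2t^2)$ at each of $\pm t$ and the remaining mass at $0$ has the same first three moments as $N$; for $t=2\sqrt L$ it has mass $1/(8L)$ at $t$, while $\Pr[N\ge t]\le\varepsilon^2$. An even moment of degree $r$ gives the Markov bound $\mathbb E N^r/t^r\ge t^{-r}$, which for $t=2\sqrt L$ is not below $\varepsilon$ unless $r\ge L/\log(2\sqrt L)$, and a tensor of degree $r$ has $d^r$ entries. One would therefore guess that general thresholds cost time about $d^{\log(1/\varepsilon)}$.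

The way around is to let the tests look at the labels. Under a Gaussian, \emph{every} event of probability $\alpha$ has conditional second moment $O(m+\log\frac1\alpha)$ in \emph{every} $m$-dimensional subspace. This is a Gaussian tail bound expressed through second moments. We check it only for the positively labeled points inside slabs; it holds for every labeling of a Gaussian sample, and it is all that the analysis needs.

Section~\ref{sec:tools} introduces two of the tests and the two ways in which they reveal a direction. Section~\ref{sec:slabs} works out the case $t=0$ and explains what changes for $t>0$. Section~\ref{sec:proc} defines a procedure acting on a finite sample; Sections~\ref{sec:sound} and~\ref{sec:complete} prove deterministic forms of soundness and completeness for it. Sections~\ref{sec:main} and~\ref{sec:affine} prove the two theorems.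

\section{Two ways to read a direction from the positive points}\label{sec:tools}

The logarithm is natural, $\varphi$ is the density of $N$, $G(I)=\Pr[N\in I]$, and $\gamma_r=\mathbb E N^r$. In Sections~\ref{sec:tools}--\ref{sec:complete} a finite labeled sample is fixed, and \emph{$\Pr$ and $\mathbb E$, applied to events and functions of $(x,y)$, refer to the uniform distribution on this sample}. We put $P=\{y=+1\}$.

\subsection{Moments force tails}

Low moments give poor upper bounds on far tails, but a constant number of them gives a lower bound on the tail at a constant distance. More than three are needed: a uniform sign $\pm1$ has the first three moments of $N$ and no mass beyond $1$.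

\begin{lemma}\label{lem:tails}
Let $a_0=\Pr[N>20]$. There are absolute constants $k\ge4$ and $\delta_0\in(0,\min(\frac12,5a_0)]$ such that every real random variable $z$ with finitely many values and $|\mathbb E z^r-\gamma_r|\le\delta_0$ for $r=1,\dots,k$ satisfies $\Pr[z>20]\ge a_0/2$ and $\Pr[z<-20]\ge a_0/2$.
\end{lemma}

\begin{proof}
Otherwise, for each $k\ge4$ there is a variable $z_k$ that satisfies the hypothesis with $\delta_0=\min(\frac1k,\frac12,5a_0)$ and violates the conclusion. Then $\mathbb E z_k^r\to\gamma_r$ for each fixed $r$. Since $\mathbb E z_k^2\le\frac32$, the sequence is tight, so a subsequence converges weakly to some $Z$. For fixed $r$ the numbers $\mathbb E z_k^{2r}$, $k\ge2r$, are bounded, so the variables $z_k^r$ are uniformly integrable and $\mathbb E Z^r=\gamma_r$. With $\gamma_{2r}=(2r)!/(2^rr!)$ we get, for $s\ge0$,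
\[
\mathbb E e^{s|Z|}\le2\,\mathbb E\cosh(sZ)=2\sum_{r\ge0}\frac{s^{2r}\gamma_{2r}}{(2r)!}=2e^{s^2/2}<\infty .
\]
Dominated convergence then gives $\mathbb E e^{isZ}=\sum_r(is)^r\gamma_r/r!=e^{-s^2/2}$, so $Z$ is standard normal. As $Z$ has no atoms, $\Pr[z_k>20]\to a_0$ and $\Pr[z_k<-20]\to a_0$ along the subsequence, although for each $k$ one of the two is below $a_0/2$.
\end{proof}

The proof gives no values for $k$ and $\delta_0$; the algorithm has them built in. We fix
\[
c=3a_0,\qquad C_1=14+256/a_0^2,\qquad \varepsilon_0=e^{-(15/c)^2}.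
\]
Since $a_0\le e^{-200}$, we have $c<0.1$. In Sections~\ref{sec:tools}--\ref{sec:complete}, $\varepsilon\le\varepsilon_0$ and $L=\log(1/\varepsilon)$, so
\begin{equation}\label{eq:L}
\sqrt L\ge15/c\ge150 .
\end{equation}

\subsection{Windows, the moment test, and means}

A \emph{window} is a set $S\subset\mathbb R^d$ together with a subspace $V$, of one of two kinds. A \emph{slab} is $S=\{x:u\cdot x\in I\}$ for a unit vector $u$ and an interval $I$, with $V=u^\perp$; we write $G(S)=G(I)$. The \emph{root window} is $S=V=\mathbb R^d$, with $G(S)=1$. Let $\pi$ be the orthogonal projection onto $V$ and $d'=\dim V$. If $g\sim N(0,I_d)$, then $\pi g$ is a standard Gaussian on $V$ and is independent of the event $g\in S$. The tests compare the sample with this picture. For a tensor $T\in V^{\otimes r}$, $\|T\|_F$ is the Euclidean norm of its entries in an orthonormal basis, so $|\langle T,v^{\otimes r}\rangle|\le\|T\|_F$ for unit $v$.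

\medskip\noindent\textbf{Moment test.} Reject if $\Pr[S]=0$, or if for some $1\le r\le k$
\[
\big\|\mathbb E[(\pi x)^{\otimes r}\mid S]-\mathbb E[(\pi g)^{\otimes r}]\big\|_F>\delta_0 .
\]

If the test passes, pairing with $v^{\otimes r}$ gives, for every unit $v\in V$,
\begin{equation}\label{eq:mom}
\big|\mathbb E[(v\cdot x)^r\mid S]-\gamma_r\big|\le\delta_0\quad(1\le r\le k),\qquad\text{in particular}\qquad\mathbb E[(v\cdot x)^2\mid S]\le1.5 .
\end{equation}

Let $f^*:\mathbb R^d\to\{\pm1\}$ be a function with which we compare the labels, $H^*=\{f^*=+1\}$, and $\nu(S)=\Pr[S,\ y\ne f^*(x)]$ the \emph{noise} in $S$. The first lemma treats a window in which $f^*$ thresholds a coordinate at a bounded height.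

\begin{lemma}[means]\label{lem:means}
Let $S$ be a window that passes the moment test, with $\nu(S)\le a_0^2\Pr[S]$. Let $v\in V$ be a unit vector and $z=v\cdot x$. Suppose that on $S$ we have $f^*=+1$ iff $z\ge\tau(x)$ (or: iff $z>\tau(x)$), where $\tau\in[0,20)$ throughout $S$ or $\tau\in(-20,0]$ throughout $S$. Then $g_S=\mathbb E[\pi x\,\mathbf 1_P\mid S]$ is nonzero and $v\cdot g_S/\|g_S\|\ge c$.
\end{lemma}

\begin{proof}
By \eqref{eq:mom}, Lemma~\ref{lem:tails} applies to $z$ conditioned on $S$. Let $\tau\in[0,20)$. On $S$, points of $H^*$ have $z\ge0$, and points with $z>20$ lie in $H^*$. So $z\mathbf 1_{H^*}\ge20\cdot\mathbf 1(z>20)$ and $\mathbb E[z\mathbf 1_{H^*}\mid S]\ge10a_0$. Let $\tau\in(-20,0]$. On $S$, points outside $H^*$ have $z\le0$, and points with $z<-20$ lie outside $H^*$. So $z\mathbf 1_{H^*}=z-z(1-\mathbf 1_{H^*})\ge z+20\cdot\mathbf 1(z<-20)$ and $\mathbb E[z\mathbf 1_{H^*}\mid S]\ge-\delta_0+10a_0\ge5a_0$. By Cauchy--Schwarz the noise changes this by at most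
\[
\mathbb E\big[|z|\,|\mathbf 1_P-\mathbf 1_{H^*}|\ \big|\ S\big]\le\sqrt{1.5}\,\sqrt{\nu(S)/\Pr[S]}\le1.23\,a_0 ,
\]
so $v\cdot g_S=\mathbb E[z\mathbf 1_P\mid S]\ge3.7a_0>0$. For $e=g_S/\|g_S\|$ we have $\|g_S\|=\mathbb E[(e\cdot x)\mathbf 1_P\mid S]\le\sqrt{1.5}$, and $3.7/\sqrt{1.5}\ge3$.
\end{proof}

The sign condition on $\tau$ is what makes all terms other than the tail term harmless. The bound on $|\tau|$ is what allows Lemma~\ref{lem:tails} to supply the tail term. For large $\tau$ a second tool is needed.

\subsection{The spectral test and axes}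

\begin{lemma}\label{lem:layer}
On a probability space let $E\subset S$ be events with $\alpha=\Pr[E]>0$, and let $0\le X\le R^2$ be a random variable such that $\Pr[S,\,X\ge r]\le be^{-r/4}+\Delta$ for all $r>0$, where $b>0$, $\Delta\ge0$. Then $\mathbb E[X\mathbf 1_E]\le\Delta R^2+4\alpha\big(1+\log^+\frac b\alpha\big)$. If $\Delta=0$, the bound $X\le R^2$ is not needed.
\end{lemma}

\begin{proof}
We have $\mathbb E[X\mathbf 1_E]=\int_0^{R^2}\Pr[E,X\ge r]\,dr\le\Delta R^2+\int_0^\infty\min(\alpha,be^{-r/4})\,dr$. If $b\le\alpha$ the last integral is $4b\le4\alpha$. If $b>\alpha$, split at $r_0=4\log\frac b\alpha$: the integral is $\alpha r_0+4be^{-r_0/4}=\alpha r_0+4\alpha$.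
\end{proof}

Let $x_W$ denote the projection of $x$ onto a subspace $W$ of dimension $m$. Since $\mathbb E e^{N^2/4}=\sqrt2$, Markov's inequality gives
\begin{equation}\label{eq:chi}
\Pr[\|g_W\|^2\ge r]\le2^{m/2}e^{-r/4},\qquad g\sim N(0,I_d).
\end{equation}
By Lemma~\ref{lem:layer} with $\Delta=0$, every event $E$ of probability $e^{-\rho}$ satisfies $\mathbb E[\|g_W\|^2\mid E]\le4+2m\log2+4\rho$. The event is arbitrary, so it may be the event that an adversarial label is $+1$. The same bound holds conditionally on a slab when $W\subset V$. The next test checks it, with slack, on the subspaces where the second moment is largest.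

\medskip\noindent\textbf{Spectral test.} If $\Pr[P\cap S]<\varepsilon^3$, pass. Otherwise let
\[
M=\mathbb E[\pi x(\pi x)^T\mid P\cap S]\ \text{ on }V,\qquad\rho=\log\frac{\Pr[S]}{\Pr[P\cap S]}\in[0,3L].
\]
Reject if $\operatorname{tr}M>8(d'+\rho)$. Otherwise compute an orthonormal basis $e_1,\dots,e_{d'}$ of $V$, the \emph{axes} of the window, in which the off-diagonal part of $M$ has Frobenius norm at most $0.01$, ordered so that $\lambda_l=e_l^TMe_l\ge0$ is nonincreasing. Reject if $\sum_{l\le m}\lambda_l>8(m+\rho)$ for some $1\le m\le d'$.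

\medskip
Approximate axes are used because they can be computed with square roots alone, by Jacobi's method: the plane rotation that annihilates an off-diagonal entry $M_{pq}$ lowers the sum of squares of the off-diagonal entries by $2M_{pq}^2$, hence, for the largest entry, by a factor at most $1-\frac2{d'(d'-1)}$. As $\|M\|_F\le\operatorname{tr}M\le8(d+3L)$, $O(d^2\log(dL))$ rotations suffice; the trace check comes first to guarantee this on every input. For every unit $v\in V$,
\begin{equation}\label{eq:axes}
v^TMv\le\sum_l\lambda_l(v\cdot e_l)^2+0.01\le\lambda_1+0.01 .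
\end{equation}

\begin{lemma}[axes]\label{lem:axes}
Let $S$ be a window with $\Pr[P\cap S]\ge\varepsilon^3$ that passes the spectral test. Let $v\in V$ be a unit vector, $\zeta\ge15$, and suppose $\Pr[v\cdot x\ge\zeta\mid P\cap S]\ge0.9$. Then
\begin{itemize}
\item[(i)] $0.9\,\zeta^2\le8(1+\rho)+0.01$;
\item[(ii)] some $l\le\min(d',\rho)$ has $(v\cdot e_l)^2\ge\zeta^2/(20\rho)$.
\end{itemize}
\end{lemma}

\begin{proof}
We have $v^TMv\ge0.9\zeta^2$, so (i) follows from \eqref{eq:axes} and the test for $m=1$. Let $m$ be the number of $l$ with $\lambda_l\ge16$. The remaining axes contribute at most $16$ to the sum in \eqref{eq:axes}, and $0.1\zeta^2\ge22.5$, so $\sum_{l\le m}\lambda_l(v\cdot e_l)^2\ge0.9\zeta^2-16.01\ge0.8\zeta^2$. In particular $m\ge1$. The test gives $16m\le\sum_{l\le m}\lambda_l\le8(m+\rho)$, so $m\le\rho$ and $\sum_{l\le m}\lambda_l\le16\rho$. Hence $16\rho\max_{l\le m}(v\cdot e_l)^2\ge0.8\zeta^2$.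
\end{proof}

Part (i) reads $\Pr[P\mid S]\le e^{1.01-0.11\zeta^2}$: a Gaussian-type tail bound in the unknown direction $v$. Part (ii) gives a list of at most $2\rho$ vectors $\pm e_l$, one of which is correlated with $v$. The length of the list does not depend on $d$; for this the test is needed for all $m$, as $m=1$ alone does not limit the number of large $\lambda_l$.

\begin{example}\label{ex:list}
For a Gaussian marginal and $P=\{x_1\ge t\}$, the root window has $M=\operatorname{diag}(\lambda,1,\dots,1)$ with $\lambda\ge t^2$, so for $t>1$ the top eigenvector is the normal of $P$. After the test alone, the first axis may be useless. Let $d=2$, let $P$ have mass $e^{-\rho}\ge\varepsilon^3$, split equally between the points $(t,\pm2\sqrt\rho)$, where $225\le t^2<4\rho$. Then $M=\operatorname{diag}(t^2,4\rho)$ passes, because $4\rho\le8(1+\rho)$ and $t^2+4\rho\le8(2+\rho)$. All of $P$ lies in $\{x_1\ge t\}$, yet $e_1=\pm(0,1)$ is orthogonal to the normal. A list is needed.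
\end{example}

\section{Slabs: threshold zero by hand, and what changes}\label{sec:slabs}

From now on $f^*$ is a \emph{target}: $H^*=\{w^*\cdot x\ge t\}$ or $H^*=\{w^*\cdot x>t\}$ with $\|w^*\|=1$ and $t\ge0$. Let $\nu\ge\max(\Pr[y\ne f^*],\varepsilon)$. The \emph{error} of $h$ is $\Pr[h(x)\ne y]$.

For a unit vector $u$ with $u\cdot w^*>0$ write $w^*=\cos\theta\,u+\sin\theta\,v$ with $v\perp u$ a unit vector and $\theta\in[0,\frac\pi2)$. The \emph{slope} and the \emph{offset} of $u$ are
\[
\kappa(u)=\tan\theta,\qquad s^*(u)=t/\cos\theta=t\sqrt{1+\kappa(u)^2}.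
\]
Dividing $w^*\cdot x\ge t$ by $\cos\theta$ gives, with $z=v\cdot x$,
\begin{equation}\label{eq:slope}
f^*(x)=+1\iff\kappa z\ge s^*-u\cdot x\qquad(\text{or }>\text{ in the open case}).
\end{equation}
If $\kappa=0$, read $\kappa z=0$; then $v$ is not needed, which covers $d=1$. A vector correlated with $v$ lowers the slope.

\begin{lemma}[rotation]\label{lem:rotate}
Let $u\cdot w^*>0$, $\kappa=\kappa(u)>0$, let $v'\perp u$ be a unit vector, and let $0<\xi\le\frac14$ satisfy $\kappa\,(v\cdot v')\ge1.8\,\xi$. Then $u'=(u+\xi v')/\sqrt{1+\xi^2}$ has $u'\cdot w^*>0$ and $\kappa(u')^2\le\kappa^2-2\xi^2(1+\kappa^2)$.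
\end{lemma}

\begin{proof}
We have $u'\cdot w^*=\cos\theta\,(1+\xi\kappa\,v\cdot v')/\sqrt{1+\xi^2}>0$ and $(1+\xi\kappa\,v\cdot v')^2\ge1+3.6\xi^2$. Since $1+\kappa(u')^2=(u'\cdot w^*)^{-2}$ and $\cos^{-2}\theta=1+\kappa^2$,
\[
1+\kappa(u')^2\le(1+\kappa^2)\frac{1+\xi^2}{1+3.6\xi^2}=(1+\kappa^2)\Big(1-\frac{2.6\,\xi^2}{1+3.6\xi^2}\Big),
\]
and $2.6/(1+3.6\xi^2)\ge2.6/1.225\ge2$.
\end{proof}

\begin{example}[threshold zero]\label{ex:zero}
Let $t=0$, $H^*$ closed, $\kappa=\kappa(u)\in(0,\frac12]$, $h=\operatorname{sign}(u\cdot x)$. Cut space into the slabs $S_j=\{-(j+1)\kappa\le u\cdot x<-j\kappa\}$, $j\in\mathbb Z$. Suppose that every nonempty slab passes the moment test, that $\Pr[S_j]\le2G(S_j)$ for all $j$, and that $\Pr[S_0]\ge\frac12G(S_0)$. All slabs have $G(S_j)\le G(S_0)$, so $\Pr[S_j]\le4\Pr[S_0]$.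

On $S_j$ with $j\ge0$ we have $h=-1$, and by \eqref{eq:slope} $f^*=+1$ forces $z>j$. On $S_{-1-a}$ with $a\ge0$ we have $h=+1$, and $f^*=-1$ forces $z<-a$. By \eqref{eq:mom} and Chebyshev's inequality,
\[
\Pr[h\ne f^*]\le2\cdot4\Pr[S_0]\Big(1+\sum_{j\ge1}\frac{1.5}{j^2}\Big)\le28\Pr[S_0].
\]
Now look at $S_0$, where $f^*=+1$ iff $z\ge\tau=-u\cdot x/\kappa\in(0,1]$. If $\nu(S_0)>a_0^2\Pr[S_0]$, then $\Pr[S_0]<\nu/a_0^2$ and $h$ has error at most $(1+28/a_0^2)\nu$. Otherwise Lemma~\ref{lem:means} gives $v'=g_{S_0}/\|g_{S_0}\|$ with $v\cdot v'\ge c$, and Lemma~\ref{lem:rotate} with $\xi=c\kappa/2$ gives $\kappa(u')^2\le(1-c^2/2)\kappa^2$. Finally, if $\kappa\le\varepsilon$, then $\Pr[S_0]\le2\varphi(0)\varepsilon\le\nu$ and $h$ has error at most $29\nu$.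
\end{example}

This is the dichotomy behind the whole proof: \emph{the noise pays for the mass near the boundary, or the slope shrinks by a fixed factor}. The algorithm does not know which case holds, nor does it know $\kappa$. It records $h$ as a candidate, follows a fixed schedule $\kappa_0>\kappa_1>\cdots$ of upper bounds for the slope, branches at each level into ``stay'' and ``rotate'', and at the end selects the candidate of least error.

For $t>0$ take a width $\sigma>0$ and $\hat s\ge0$ with $\hat s\le s^*<\hat s+\sigma$, put $h=\operatorname{sign}(u\cdot x-\hat s)$, and let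
\[
S_j=\{\hat s-(j+1)\sigma\le u\cdot x<\hat s-j\sigma\},\qquad j\in\mathbb Z ;
\]
see Figure~\ref{fig:slabs}. Adding the inequalities $0\le s^*-\hat s<\sigma$ and $j\sigma<\hat s-u\cdot x\le(j+1)\sigma$ gives
\begin{equation}\label{eq:where}
x\in S_j\ \Longrightarrow\ j\sigma<s^*-u\cdot x<(j+2)\sigma .
\end{equation}
From $\varphi(s-a)=\varphi(s)e^{as-a^2/2}$, applied with $s<\hat s$, $a=j\sigma$ and with $s\ge\hat s\ge0$, $a=\sigma$, we get
\begin{equation}\label{eq:ratio}
G(S_j)\le e^{j\sigma\hat s}G(S_0)\quad(j\ge0),\qquad G(S_{-1})\le e^{\sigma^2/2}G(S_0).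
\end{equation}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.05]
\fill[gray!30] (0,0.2917) -- (0,2) -- (-2.05,2) -- cycle;
\fill[gray!30] (0,0.2917) -- (0,-2) -- (2.75,-2) -- cycle;
\foreach \x in {-3.2,-2.4,-1.6,-0.8,0.8,1.6,2.4,3.2} \draw[gray] (\x,-2) -- (\x,2);
\draw[->] (-3.8,0) -- (3.9,0) node[right] {$u\cdot x$};
\draw[->] (-3.6,-2) -- (-3.6,2.2) node[above] {$z$};
\draw[very thick] (0,-2) node[below] {$\hat s$} -- (0,2);
\draw[thick] (-2.05,2) -- (2.75,-2);
\fill (0.35,0) circle (1.5pt) node[above right] {$s^*$};
\foreach \x/\j in {-2.8/3,-2.0/2,-1.2/1,-0.4/0,0.4/-1,1.2/-2,2.0/-3,2.8/-4} \node at (\x,2.3) {$S_{\j}$};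
\node at (2.0,1.2) {$H^*$};
\end{tikzpicture}
\caption{The plane spanned by the current direction $u$ and the error direction $v$, with $z=v\cdot x$. The slanted line $u\cdot x+\kappa z=s^*$ bounds the target halfspace $H^*$; the thick vertical line $u\cdot x=\hat s$ bounds the candidate. They disagree on the shaded region. The slabs $S_j$ have width $\sigma$. The origin lies to the left of $\hat s$, so the Gaussian mass of $S_j$ decreases to the right and may increase to the left.}\label{fig:slabs}
\end{figure}

On the side $j<0$, away from the origin, the slab masses still decrease and Chebyshev's inequality works as in Example~\ref{ex:zero}. On the side $j>0$ it fails. At the slab through the origin the density is larger than at $s^*$ by the factor $e^{s^{*2}/2}$, a power of $1/\varepsilon$ when $s^*$ is of order $\sqrt L$, while Chebyshev's inequality gains only $1.5(\kappa/s^*)^2$. Three devices repair this.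

\emph{Two scales.} The disagreement region lives on the scale $\kappa$, and the Gaussian density near $s^*$ varies on the scale $1/s^*$. We take $\sigma$ to be the smaller of the two, so that \eqref{eq:ratio} gives growth at most $e^{j/2}$, and we let $J\ge1$ be the ratio of the slope bound to $\sigma$. By \eqref{eq:slope} and \eqref{eq:where}, $f^*=+1$ on $S_j$ forces $z>j/J$. Lemma~\ref{lem:means} handles $j\le15J$.

\emph{Tails from the spectral test.} On this side the errors of $h$ are positively labeled points. If most positive points of $S_j$ are clean, Lemma~\ref{lem:axes}(i) bounds their share by about $e^{-0.11j^2/J^2}$, which beats $e^{j/2}$ once $j>15J^2$. This is why the positive side must be the one away from the origin, that is, $t\ge0$; the algorithm is run on $y$ and on $-y$.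

\emph{Axes in the gap.} For $15J<j\le15J^2$ neither argument applies, but Lemma~\ref{lem:axes}(ii) gives a list of $O(J^2)$ vectors, one of which has correlation of order $1/\sqrt J$ with $v$. The gap is empty when $J=1$.

\section{The core procedure}\label{sec:proc}

The input is a finite labeled sample in $\mathbb R^d$ and $\varepsilon\le\varepsilon_0$. The procedure rejects as soon as a test fails.

\medskip\noindent\textbf{Root.} Run the moment and spectral tests on the root window. The \emph{root directions} are $g/\|g\|$ for $g=\mathbb E[x\mathbf 1_P]$, if $g\ne0$, and $\pm e_l$, $l\le\min(d,L)$, for the axes of the root window, if $\Pr[P]\ge\varepsilon^3$.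

\medskip\noindent\textbf{Schedule.} For each $\hat t\in\frac\varepsilon2\mathbb Z\cap[0,4\sqrt L]$, a guess for $t$, put $\kappa_0=\sqrt L$ and
\[
\beta_i=\frac1{2(1+\hat t)(1+\kappa_i)},\quad\sigma_i=\min(\kappa_i,\beta_i),\quad J_i=\frac{\kappa_i}{\sigma_i}=\max\Big(1,\frac{\kappa_i}{\beta_i}\Big),\quad\xi_i=\frac{c\,\kappa_i}{2\sqrt{J_i}},
\]
\[
\kappa_{i+1}=(1-\eta_i)\kappa_i,\qquad\eta_i=\frac{c^2}{20(1+\hat t)}\ \text{ if }J_i>1,\qquad\eta_i=\frac{c^2}4\ \text{ if }J_i=1 .
\]
Let $i_{\max}$ be the first $i$ with $\kappa_i\le\varepsilon$.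

\medskip\noindent\textbf{Tree.} For each $\hat t$ there is a tree whose nodes are pairs $(u,i)$, with $u$ a unit vector and $0\le i\le i_{\max}$ the level. Level $0$ consists of the root directions. At a node $(u,i)$:
\begin{itemize}
\item \emph{Cells} are the slabs $\{u\cdot x\in I_q\}$, $I_q=[\hat t+q\sigma_i,\hat t+(q+1)\sigma_i)$, $q\in\mathbb Z$. A cell is \emph{in range} if $I_q$ meets $[-25\sqrt L,25\sqrt L]$.
\item \emph{Mass test}: reject unless $\frac12G(S)\le\Pr[S]\le2G(S)$ for every cell $S$ in range and $\Pr[|u\cdot x|>25\sqrt L]\le\varepsilon$. Then run the moment and spectral tests on every cell in range.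
\item \emph{Candidates}: $\operatorname{sign}(u\cdot x-\hat t-q\sigma_i)$ for integers $0\le q\le J_i^2/4+1$.
\item \emph{Children}, if $i<i_{\max}$, all at level $i+1$: (a) $u$ itself; and $u'=(u+\xi_iv')/\sqrt{1+\xi_i^2}$ for each cell $S$ in range with $|q|\le16J_i^2$ and each $v'$ of the form (b) $v'=g_S/\|g_S\|$, if $g_S\ne0$, or (c) $v'=\pm e_l$, $l\le\min(d-1,24J_i^2)$, for the axes of $S$, if $\Pr[P\cap S]\ge\varepsilon^3$.
\end{itemize}

\noindent\textbf{Output.} Do all of the above for the labels $y$ and again for the labels $-y$, negating the candidates of the second run. Add the constants $\pm1$ as candidates. If no test rejects, accept and output a candidate of least error on the sample.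

\medskip
The number $\beta_i$ is the density scale: if $t\le1+\hat t$ and $\kappa(u)\le\kappa_i$, then $s^*(u)\le(1+\hat t)(1+\kappa_i)=1/(2\beta_i)$. The guess $\hat t$ anchors the cells so that $s^*$ lies within $O(J_i^2)$ cells of the anchor; branching over all cells in range would cost a factor of order $1/\varepsilon$ at each of order $L$ levels.

\begin{lemma}\label{lem:schedule}
For $0\le i\le i_{\max}$ we have $\eta_i\le0.1$, $\ \varepsilon\le\beta_i\le\frac12$, $\ 0.9\varepsilon\le\sigma_i\le\frac12$, $\ J_i\sigma_i=\kappa_i\le\sqrt L$ and $J_i\le L^2$. At level $i_{\max}$, $J_i=1$ and $\sigma_i\le\varepsilon$. A node has at most $\varepsilon^{-2}$ cells in range, and each has $G(S)\ge\varepsilon^{400}$.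
\end{lemma}

\begin{proof}
As $c<0.1$, $\eta_i\le0.1$; hence $\kappa_i\ge0.9\varepsilon$ for $i\le i_{\max}$, because $\kappa_{i_{\max}-1}>\varepsilon$. By \eqref{eq:L}, $2\le1/\beta_i\le2\cdot5\sqrt L\cdot2\sqrt L=20L\le e^L$, and $\kappa_i/\beta_i\le20L^{3/2}\le L^2$. At level $i_{\max}$, $\kappa_i\le\varepsilon\le\beta_i$, so $\sigma_i=\kappa_i$. There are at most $50\sqrt L/(0.9\varepsilon)+2\le\varepsilon^{-2}$ cells in range. Each lies in $[-25\sqrt L-1,25\sqrt L+1]$, so $G(S)\ge0.9\varepsilon\,\varphi(25\sqrt L+1)\ge\exp(-313.5L-25\sqrt L-2)\ge e^{-400L}$.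
\end{proof}

\begin{proposition}\label{prop:time}
On every sample of size $n$ the procedure runs in time $\mathrm{poly}(n,d,1/\varepsilon)$.
\end{proposition}

\begin{proof}
A node at level $i$ has at most $1+33J_i^2(1+48J_i^2)\le1700J_i^4$ children. The ratio $\kappa_i/\beta_i$ decreases in $i$, so the levels with $J_i>1$ come first. If $J_i>1$, then $\kappa_i>\frac1{4(1+\hat t)}$: this is immediate if $\kappa_i>1$, and if $\kappa_i\le1$ then $\kappa_i>\beta_i\ge\frac1{4(1+\hat t)}$. On these levels $\kappa_i\le\sqrt L\exp(-ic^2/(20(1+\hat t)))$, so $i<20c^{-2}(1+\hat t)\log(4\sqrt L(1+\hat t))\le100c^{-2}\sqrt L\log(20L)$. Together they multiply the number of nodes by at most $(1700L^8)^{O(\sqrt L\log L)}=\exp(O(\sqrt L\log^2L))=\varepsilon^{-O(1)}$. On the levels with $J_i=1$, $\kappa_i$ starts below $\frac12$ and shrinks by the factor $1-c^2/4$ until it is at most $\varepsilon$, so there are at most $4L/c^2+2$ of them, and they contribute $1700^{O(L)}=\varepsilon^{-O(1)}$. There are at most $1+2L$ root directions, at most $8\sqrt L/\varepsilon+1$ values of $\hat t$, and two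 orientations. So there are $\varepsilon^{-O(1)}$ nodes. At a node, each of the at most $\varepsilon^{-2}$ cells costs $\mathrm{poly}(n,d^k,L)$: in an orthonormal basis of $V$ the entries of $\mathbb E[(\pi g)^{\otimes r}]$ are products of numbers $\gamma_j$, and Jacobi's method was bounded above. Recall that $k$ is an absolute constant.
\end{proof}

The count is tight in one respect. The expensive levels, with $\mathrm{poly}(L)$ children, number only $O(\sqrt L\log L)$, because the slope shrinks at rate $1/(1+\hat t)$ there. With rate $1/(1+\hat t)^2$ the same count would allow more than $L$ such levels and a bound of at least $e^{L\log L}$, which is not polynomial in $1/\varepsilon$. The rate comes from the correlation $c/\sqrt{J_i}$ in Lemma~\ref{lem:progress} below.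

\section{Soundness on a sample}\label{sec:sound}

Fix one orientation, a target $f^*$ and $\nu$ as in Section~\ref{sec:slabs}, and \emph{assume that all tests pass}. Nothing else is assumed about the sample.

\subsection{The root}

\begin{proposition}\label{prop:root}
Either a constant has error at most $C_1\nu$, or $t\le4\sqrt L$ and some root direction $u$ has $u\cdot w^*>0$, $\kappa(u)\le\sqrt L$ and $s^*(u)\le6\sqrt L$.
\end{proposition}

\begin{proof}
Let $p=\Pr[P]$. If $p\le10\nu$, the constant $-1$ has error $p\le C_1\nu$. If $\nu>a_0^2$, any constant has error at most $1\le\nu/a_0^2\le C_1\nu$. So let $p>10\nu\ge10\varepsilon$ and $\nu\le a_0^2$.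

If $t<15$, Lemma~\ref{lem:means} applies to the root window with $v=w^*$, $\tau=t$, and gives the root direction $u=g/\|g\|$ with $\cos\theta\ge c$. By \eqref{eq:L}, $\kappa\le1/c\le\sqrt L$, $s^*\le15/c\le\sqrt L$ and $t\le4\sqrt L$.

If $t\ge15$, note that $\Pr[P\setminus H^*]\le\nu<p/10$, so Lemma~\ref{lem:axes} applies to the root window with $v=w^*$, $\zeta=t$ and $\rho=\log\frac1p\le L$. Part (i) gives $0.9t^2\le8L+8.01\le14.4L$, so $t\le4\sqrt L$. Part (ii) gives $l\le\min(d,L)$ with $(w^*\cdot e_l)^2\ge t^2/(20L)\ge t^2/(36L)$. For the sign with $u=\pm e_l$, $u\cdot w^*>0$, we get $\cos\theta\ge t/(6\sqrt L)$, so $s^*\le6\sqrt L$ and $\kappa\le1/\cos\theta\le6\sqrt L/15\le\sqrt L$.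
\end{proof}

Let $t\le4\sqrt L$ and fix the tree with $\hat t\le t<\hat t+\frac\varepsilon2$. Call a node $(u,i)$ of this tree \emph{good} if
\[
u\cdot w^*>0,\qquad\kappa(u)\le\kappa_i,\qquad s^*(u)\le6\sqrt L .
\]
The last condition keeps the relevant cells in range.

\subsection{One step}

\begin{lemma}[progress]\label{lem:progress}
Let $(u,i)$ be good, $i<i_{\max}$ and $\kappa(u)>\kappa_{i+1}$. Every child of type (b) or (c) whose vector $v'$ satisfies $v\cdot v'\ge c/\sqrt{J_i}$ is good.
\end{lemma}

\begin{proof}
Write $\kappa=\kappa(u)\ge0.9\kappa_i$ and $\xi=\xi_i$. Then $\kappa\,(v\cdot v')\ge0.9\kappa_ic/\sqrt{J_i}=1.8\xi$. If $J_i=1$, then $\kappa_i\le\beta_i\le\frac12$ and $\xi=c\kappa_i/2\le\frac14$. If $J_i>1$, then $\xi^2=c^2\kappa_i\beta_i/4\le\frac1{16}$, as $\kappa_i\beta_i\le\frac12$. Lemma~\ref{lem:rotate} gives $u'\cdot w^*>0$ and $\kappa(u')^2\le\kappa_i^2-2\xi^2(1+\kappa^2)$, and also $\kappa(u')\le\kappa$, so that $s^*(u')\le s^*(u)\le6\sqrt L$. If $J_i=1$, the subtracted term is at least $2\xi^2=c^2\kappa_i^2/2=2\eta_i\kappa_i^2$. If $J_i>1$, use $1+\kappa^2\ge0.81(1+\kappa_i^2)\ge0.4(1+\kappa_i)^2$: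 the subtracted term is at least
\[
2\cdot\frac{c^2\kappa_i}{8(1+\hat t)(1+\kappa_i)}\cdot0.4(1+\kappa_i)^2\ge\frac{c^2\kappa_i^2}{10(1+\hat t)}=2\eta_i\kappa_i^2 .
\]
In both cases $\kappa(u')\le\kappa_i\sqrt{1-2\eta_i}\le(1-\eta_i)\kappa_i=\kappa_{i+1}$.
\end{proof}

\begin{proposition}\label{prop:node}
If $(u,i)$ is good and has no good child, then a candidate of this node has error at most $C_1\nu$.
\end{proposition}

\begin{proof}
Write $\kappa=\kappa(u)$, $s^*=s^*(u)$, $\sigma=\sigma_i$, $\beta=\beta_i$, $J=J_i$. If $i<i_{\max}$, child (a) is not good, so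
\begin{equation}\label{eq:stuck}
\kappa>\kappa_{i+1}\ge0.9J\sigma,\ \text{ and no child of type (b), (c) has }v\cdot v'\ge c/\sqrt J,
\end{equation}
by Lemma~\ref{lem:progress}. In all cases $\kappa\le\kappa_i=J\sigma$.

\medskip\noindent\emph{Step 0: the candidate and the near cells.} Let $q_0$ be the integer with $\hat s:=\hat t+q_0\sigma\le s^*<\hat s+\sigma$. As $s^*\ge t\ge\hat t$, we have $q_0\ge0$ and $0\le\hat s\le6\sqrt L$. Next, $s^*-\hat t=t(\sqrt{1+\kappa^2}-1)+(t-\hat t)\le\frac12t\kappa_i^2+\frac\varepsilon2$. With $t\le1+\hat t\le\frac1{2\beta}$, $\kappa_i/\beta\le J$ and $\frac\varepsilon2<\sigma$ this gives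
\[
q_0\le\frac{s^*-\hat t}\sigma\le\frac{t\kappa_iJ}2+1\le\frac{J^2}4+1 .
\]
So $h=\operatorname{sign}(u\cdot x-\hat s)$ is a candidate. The slab $S_j$ of Section~\ref{sec:slabs} is the cell with $q=q_0-1-j$. For $-2J-2\le j\le15J^2$ we have $-16J^2\le-1-15J^2\le q\le\frac{J^2}4+2J+2\le16J^2$, so such a cell, if in range, produces children when $i<i_{\max}$. Let
\[
\mathcal J=\{j\in\mathbb Z:-2J-2\le j\le15J,\ j\ne-1\},\qquad\omega=\sum_{j\in\mathcal J}\Pr[S_j].
\]
Since $J\sigma\le\sqrt L$ and $\sigma\le\frac12$, the cells $S_j$ with $-2J-2\le j\le15J$ lie in $\{-15\sqrt L-1\le u\cdot x\le8\sqrt L+1\}$, so they are in range. The cell $S_{-1}$ is left out of $\mathcal J$ because it contains the offset $s^*$: there $s^*-u\cdot x$ changes sign and Lemma~\ref{lem:means} does not apply.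

\medskip\noindent\emph{Step 1: $\omega\le16\nu/a_0^2$.} If $i=i_{\max}$, then $J=1$, $\sigma\le\varepsilon$, $|\mathcal J|=19$, and the mass test gives $\omega\le19\cdot2\sigma\varphi(0)\le16\varepsilon\le16\nu$. Let $i<i_{\max}$ and $j\in\mathcal J$. By \eqref{eq:slope}, on $S_j$ we have $f^*=+1$ iff $z\ge\tau$ (or $z>\tau$) with $\tau=(s^*-u\cdot x)/\kappa$. By \eqref{eq:where} and \eqref{eq:stuck},
\[
0<\tau<\frac{15J+2}{0.9J}<20\quad(j\ge0),\qquad0>\tau>-\frac{2J+2}{0.9J}>-20\quad(j\le-2).
\]
If $\nu(S_j)\le a_0^2\Pr[S_j]$, Lemma~\ref{lem:means} would give a child of type (b) with $v\cdot v'\ge c\ge c/\sqrt J$, against \eqref{eq:stuck}. So $\Pr[S_j]<\nu(S_j)/a_0^2$ for all $j\in\mathcal J$, and $\omega\le\nu/a_0^2$ because the cells are disjoint.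

\medskip
It remains to bound the error of $h$ by multiples of $\nu$ and $\omega$. The cells out of range lie in $\{|u\cdot x|>25\sqrt L\}$ and have total mass at most $\varepsilon$. The cells of $\mathcal J$ have total mass $\omega$. The other cells are $S_{-1}$, the cells in range with $j<-2J-2$, on which $h=+1$, and those with $j>15J$, on which $h=-1$.

\medskip\noindent\emph{Step 2: the side away from the origin.} By \eqref{eq:ratio} and the mass test, $\Pr[S_{-1}]\le2G(S_{-1})\le4G(S_0)\le8\Pr[S_0]\le8\omega$.

On the cells with $j<-2J-2$, an error of $h$ is a point with $y=-1$; such a point is noise (total mass at most $\nu$) or has $f^*=-1$. Put $a=-j-2>2J$. By \eqref{eq:slope} and \eqref{eq:where}, $f^*=-1$ on $S_j$ forces $\kappa z\le s^*-u\cdot x<-a\sigma$. This is impossible if $\kappa=0$, and otherwise gives $z<-a\sigma/\kappa\le-a/J$, which by \eqref{eq:mom} and Chebyshev's inequality has conditional probability at most $1.5J^2/a^2$. The cells with $j\le-2$ lie in $\{u\cdot x\ge\hat s+\sigma\}$ with $\hat s+\sigma>0$, so $G(S_j)$ does not increase as $j$ decreases.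 There are $\lfloor2J\rfloor+1\ge2J$ cells with $-2J-2\le j\le-2$; let $G_{\min}$ be the least of their Gaussian masses. Every cell with $j<-2J-2$ has $G(S_j)\le G_{\min}$, and the mass test gives $2JG_{\min}\le2\omega$. Using $\sum_{a>2J}a^{-2}\le1/\lfloor2J\rfloor\le1/J$, the points with $f^*=-1$ in these cells have mass at most
\[
\sum_{a>2J}2G_{\min}\cdot\frac{1.5J^2}{a^2}\le3JG_{\min}\le3\omega .
\]

\medskip\noindent\emph{Step 3: the side toward the origin.} Let $j>15J$ (so $j\ge16$) with $S_j$ in range. The errors of $h$ in $S_j$ have mass $p_j=\Pr[P\cap S_j]$. Three kinds of cells are harmless: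
\begin{itemize}
\item[($\alpha$)] $p_j<\varepsilon^3$: by Lemma~\ref{lem:schedule} these contribute at most $\varepsilon^{-2}\varepsilon^3=\varepsilon$;
\item[($\beta$)] $p_j\le10\,\nu(S_j)$: these contribute at most $10\nu$;
\item[($\gamma$)] $p_j\le e^{-j}G(S_0)$: these contribute at most $G(S_0)\le2\Pr[S_0]\le2\omega$.
\end{itemize}
We show that there is no other cell. Suppose ($\alpha$), ($\beta$), ($\gamma$) all fail for $S_j$. Since $\hat s\le s^*\le\frac1{2\beta}$ and $\sigma\le\beta$, we have $\sigma\hat s\le\frac12$. By the mass test, \eqref{eq:ratio} and the failure of ($\gamma$), $\Pr[S_j]\le2e^{j/2}G(S_0)<2e^{3j/2}p_j$, so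
\begin{equation}\label{eq:rho}
\rho=\log\frac{\Pr[S_j]}{p_j}\le1.5j+0.7\le1.6j .
\end{equation}
As ($\beta$) fails, more than a $0.9$ fraction of $P\cap S_j$ has $f^*=+1$. At these points $\kappa z\ge s^*-u\cdot x>j\sigma>0$, so $\kappa>0$ and $z>j\sigma/\kappa\ge j/J$. As ($\alpha$) fails, Lemma~\ref{lem:axes} applies with $\zeta=j/J>15$. Part (i) and \eqref{eq:rho} give $0.9j^2/J^2\le12j+13.61<13j$, so $15J<j<15J^2$. Hence $J>1$, so $i<i_{\max}$ by Lemma~\ref{lem:schedule}, and by Step 0 the cell $S_j$ produces children. Part (ii) gives $l\le\min(d-1,\rho)$, with $\rho\le1.6j\le24J^2$, such that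
\[
(v\cdot e_l)^2\ge\frac{j^2/J^2}{20\cdot1.6j}=\frac j{32J^2}>\frac{15}{32J}\ge\frac{c^2}J .
\]
For the right sign, $v'=\pm e_l$ is a child of type (c) with $v\cdot v'\ge c/\sqrt J$, against \eqref{eq:stuck}.

\medskip\noindent\emph{Sum.} The error of $h$ is at most $\varepsilon+\omega$ (out of range, and $\mathcal J$), plus $8\omega+\nu+3\omega$ (Step 2), plus $\varepsilon+10\nu+2\omega$ (Step 3). Since $\varepsilon\le\nu$, this is at most $13\nu+14\omega\le(13+224/a_0^2)\nu\le C_1\nu$.
\end{proof}

\begin{remark}
The hypothesis $t\ge0$ enters through $\hat s\ge0$ in Step 2 and through the sign of $\tau$ in Proposition~\ref{prop:root}. The lower bound in the mass test converts Gaussian masses of near cells into $\omega$; the upper bound converts masses of far cells into Gaussian masses. The choice $\sigma\le\beta$ is used in \eqref{eq:rho}, and $\sigma\le\kappa_i$ in the bounds on $\tau$. The spectral test on cells is used only in Step 3.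
\end{remark}

\subsection{The output}

\begin{proposition}\label{prop:sound}
Let $\widehat{\mathrm{opt}}$ be the least error on the sample of a function in $\mathcal C$. If the core procedure accepts, its output has error at most $C_1\max(\widehat{\mathrm{opt}},\varepsilon)$ on the sample.
\end{proposition}

\begin{proof}
The least error is attained, since the error takes finitely many values; let $\operatorname{sign}(w\cdot x-\theta)$ attain it, and put $\nu=\max(\widehat{\mathrm{opt}},\varepsilon)$. It suffices to find one candidate with error at most $C_1\nu$. If $w=0$ the function is constant, hence a candidate. Otherwise normalize $\|w\|=1$. If $\theta\ge0$, use the labels $y$ and the target $\{w\cdot x\ge\theta\}$. If $\theta<0$, use the labels $-y$ and the target $\{(-w)\cdot x>-\theta\}$, which is the complement, has positive threshold, and has the same error on $-y$; this is why open targets are allowed. By Proposition~\ref{prop:root}, a constant has error at most $C_1\nu$, or the tree with $\hat t\le t<\hat t+\frac\varepsilon2$ exists and has a good node at level $0$.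 Follow good children as long as there is one. Nodes at level $i_{\max}$ have no children, so the path ends at a good node without a good child, and Proposition~\ref{prop:node} provides the candidate.
\end{proof}

\section{Completeness on regular samples}\label{sec:complete}

The directions $u$ and the axes depend on the sample and its labels, so a union bound over a fixed list of tests is not available. Instead we use a property of the unlabeled points that is uniform over all sets that a test can involve. Let $\mathcal F$ be the class of intersections of three sets, each of the form $\{\psi\ge0\}$ or $\{\psi>0\}$ with $\psi$ a real polynomial on $\mathbb R^d$ of degree at most $2$. A cell is cut out by two linear conditions, which leaves one condition free; $\psi=1$ fills unused places. Let $\Gamma=\max_{r\le k}\sqrt{\gamma_{2r}}$, so $|\gamma_r|\le\Gamma$ for $r\le k$.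

\begin{definition}\label{def:regular}
Let $\Delta>0$ and $R\ge1$ satisfy $\Pr[|N|\ge R]\le\Delta^2$. The sample is \emph{$(\Delta,R)$-regular} if $\|x\|\le R$ for all sample points and $|\Pr[x\in F]-\Pr[g\in F]|\le\Delta$ for all $F\in\mathcal F$, where $g\sim N(0,I_d)$.
\end{definition}

\begin{lemma}\label{lem:moments}
Let the sample be $(\Delta,R)$-regular, $S$ a cell or the root window, $v\in V$ a unit vector, $z=v\cdot x$, $1\le r\le k$. Then $|\mathbb E[z^r\mathbf 1_S]-G(S)\gamma_r|\le2(1+\Gamma)\Delta R^r$.
\end{lemma}

\begin{proof}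
Let $z_+=\max(z,0)$. As $|z|\le R$, $\mathbb E[z_+^r\mathbf 1_S]=\int_0^Rrs^{r-1}\Pr[S,z\ge s]\,ds$. The set $S\cap\{z\ge s\}$ is in $\mathcal F$ and has Gaussian mass $G(S)\Pr[N\ge s]$. So $\mathbb E[z_+^r\mathbf 1_S]$ differs from $G(S)\mathbb E N_+^r=\int_0^\infty rs^{r-1}G(S)\Pr[N\ge s]\,ds$ by at most
\[
\Delta R^r+\int_R^\infty rs^{r-1}\Pr[N\ge s]\,ds\le\Delta R^r+\mathbb E\big[|N|^r\mathbf 1(|N|\ge R)\big]\le\Delta R^r+\Gamma\Delta,
\]
the last step by Cauchy--Schwarz. Apply this to $v$ and $-v$ and use $z^r=z_+^r+(-1)^r(-z)_+^r$.
\end{proof}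

\begin{proposition}\label{prop:complete}
Let $\delta'=\min\big(0.01,\ \delta_0e^{-k}/(3+4\Gamma)\big)$. If the sample is $(\Delta,R)$-regular and $\Delta R^kd^{k/2}\varepsilon^{-400}\le\delta'$, then for every labeling no test of the core procedure rejects.
\end{proposition}

\begin{proof}
Let $S$ be a cell in range or the root window. Then $G(S)\ge\varepsilon^{400}\ge100\Delta$ by Lemma~\ref{lem:schedule}, and $|\Pr[S]-G(S)|\le\Delta$.

\emph{Mass test.} We get $0.99G(S)\le\Pr[S]\le1.01G(S)$. The set $\{(u\cdot x)^2>625L\}$ is in $\mathcal F$, so its mass is at most $2e^{-312L}+\Delta\le\varepsilon$.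

\emph{Moment test.} If $V=\{0\}$ there is nothing to show. For unit $v\in V$, $z=v\cdot x$, Lemma~\ref{lem:moments} gives
\[
\big|\mathbb E[z^r\mid S]-\gamma_r\big|=\frac{|\mathbb E[z^r\mathbf 1_S]-\gamma_r\Pr[S]|}{\Pr[S]}\le\frac{2(1+\Gamma)\Delta R^k+\Gamma\Delta}{0.99\,\varepsilon^{400}}\le\epsilon':=(3+4\Gamma)\Delta R^k\varepsilon^{-400}.
\]
So the symmetric tensor $T$ in the test has $|\langle T,v^{\otimes r}\rangle|\le\epsilon'\|v\|^r$ for $v\in V$. The polarization identity
\[
\langle T,v_1\otimes\dots\otimes v_r\rangle=\frac1{2^rr!}\sum_{s\in\{\pm1\}^r}s_1\cdots s_r\,\big\langle T,(s_1v_1+\dots+s_rv_r)^{\otimes r}\big\rangle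
\]
bounds each entry of $T$ in an orthonormal basis by $\frac{r^r}{r!}\epsilon'\le e^r\epsilon'$. Hence $\|T\|_F\le d^{k/2}e^k\epsilon'\le e^k(3+4\Gamma)\delta'\le\delta_0$.

\emph{Spectral test.} Let $\alpha=\Pr[P\cap S]\ge\varepsilon^3$. If $d'=0$, then $\operatorname{tr}M=0$. For $1\le m\le d'$, the sum $\sum_{l\le m}\lambda_l$ equals $\mathbb E[\|x_W\|^2\mid P\cap S]$ for the span $W$ of $e_1,\dots,e_m$, and $\operatorname{tr}M$ is the same quantity for $W=V$. So it suffices to bound it by $8(m+\rho)$ for every $m$-dimensional $W\subset V$. The set $S\cap\{\|x_W\|^2\ge r\}$ is in $\mathcal F$, so by \eqref{eq:chi} and independence its mass is at most $be^{-r/4}+\Delta$ with $b=2^{m/2}G(S)$. We have $G(S)\le\Pr[S]+\Delta\le1.01\Pr[S]$, because $\Pr[S]\ge\varepsilon^3\ge100\Delta$, so $\log^+\frac b\alpha\le\frac m2\log2+0.01+\rho$. Also $\Delta R^2/\alpha\le0.01$. Lemma~\ref{lem:layer} with $E=P\cap S$ gives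
\[
\mathbb E[\|x_W\|^2\mid P\cap S]\le0.01+4+2m\log2+0.04+4\rho\le8(m+\rho).
\]
The labels entered only through $\alpha$, so all this holds for both orientations.
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:main}

\paragraph{Uniform convergence.} A class of sets \emph{shatters} a finite set if it cuts out all of its subsets; its VC dimension is the largest size of a shattered set. The Vapnik--Chervonenkis inequality states: there is an absolute constant $C$ such that, if a class has VC dimension at most $D$ and $n\ge C(D\log\frac2\Delta+\log\frac4\delta)/\Delta^2$, then with probability at least $1-\delta/2$ the empirical and true probabilities of all sets of the class differ by at most $\Delta$. We need two classes.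

Let $\Psi$ be a vector space of functions, of dimension $D$, containing the constants. The sets $\{\psi>0\}$, $\psi\in\Psi$, have VC dimension at most $D$: for $D+1$ points there is $a\ne0$, with some $a_i>0$, such that $\sum_ia_i\psi(x_i)=0$ for all $\psi$, and then no $\psi$ is positive exactly at the points with $a_i>0$. On a finite set $\{\psi\ge0\}$ agrees with $\{\psi+\eta>0\}$ for small $\eta>0$, so adding the closed sets changes nothing. For polynomials of degree at most $2$, $D=O(d^2)$, and intersections of three such sets have VC dimension $O(d^2)$ by \cite[Lemma 3.2.3]{BEHW}. This covers $\mathcal F$. For affine functions, $D=d+1$; let $\mathcal H\supset\mathcal C$ be the class of $\pm1$ indicators of open halfspaces, closed halfspaces, and constants. The error sets $\{(x,y):h(x)\ne y\}$, $h\in\mathcal H$, have VC dimension at most $d+1$: a shattered set cannot contain both $(x,1)$ and $(x,-1)$, since each error set contains exactly one of them, and for distinct $x_i$ the error sets shatter $\{(x_i,y_i)\}$ iff $\mathcal H$ shatters $\{x_i\}$.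

\paragraph{The algorithm.} Let $\varepsilon_1=\min(\varepsilon/(3C_1),\varepsilon_0)$ and, for an absolute constant $A_1\ge1$ fixed below,
\[
\Delta=(\varepsilon_1/B)^{A_1},\qquad n=\Big\lceil C_2\big(d^2\log\tfrac2\Delta+\log\tfrac4\delta\big)/\Delta^2\Big\rceil,\qquad R=\sqrt d+\sqrt{2\log(4n/\delta)},
\]
where $C_2\ge1$ is an absolute constant for which the inequality above applies to both classes. Run the core procedure with parameter $\varepsilon_1$ on $n$ samples. As $B\ge2$, we have $d^2\log\frac2\Delta+\log\frac4\delta\le3B^2/\Delta$, so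
\begin{equation}\label{eq:n}
\Delta^{-2}\le n\le4C_2(B/\varepsilon_1)^{3A_1+2}.
\end{equation}
Since $\varepsilon_1\ge\varepsilon\min(1/(3C_1),\varepsilon_0)$ and $B/\varepsilon\ge2$, this is at most $(B/\varepsilon)^A$ for an absolute $A$. The running time is polynomial by Proposition~\ref{prop:time}.

\paragraph{Soundness.} For any $\mathcal D$, with probability at least $1-\delta$ the empirical and true errors of all $h\in\mathcal H$ differ by at most $\Delta\le\varepsilon_1$. Then $\widehat{\mathrm{opt}}\le\mathrm{opt}+\Delta$. All candidates lie in $\mathcal H$, so if the procedure accepts with $h$, Proposition~\ref{prop:sound} gives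
\[
\operatorname{err}_{\mathcal D}(h)\le C_1(\mathrm{opt}+\Delta+\varepsilon_1)+\Delta\le C_1\,\mathrm{opt}+3C_1\varepsilon_1\le C_1\,\mathrm{opt}+\varepsilon .
\]

\paragraph{Completeness.} Let the marginal be $N(0,I_d)$. The norm is $1$-Lipschitz and $\mathbb E\|g\|\le\sqrt d$, so Gaussian concentration gives $\Pr[\|g\|\ge\sqrt d+s]\le e^{-s^2/2}$; hence all $n$ points have norm at most $R$ with probability at least $1-\delta/4$. Also $\Pr[|N|\ge R]\le2e^{-R^2/2}\le\frac\delta{2n}\le\Delta^2$. So with probability at least $1-\frac\delta2-\frac\delta4$ the sample is $(\Delta,R)$-regular. By \eqref{eq:n}, $\log(4n/\delta)\le\log(16C_2)+B+(3A_1+2)\log(B/\varepsilon_1)$, so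
\begin{equation}\label{eq:R}
R^2\le2d+4\log(4n/\delta)\le C_3A_1B/\varepsilon_1
\end{equation}
with an absolute $C_3$ independent of $A_1$. Using $d\le B/\varepsilon_1$, $1/\varepsilon_1\le B/\varepsilon_1$ and $\varepsilon_1/B\le\frac12$, for $A_1\ge k+400$,
\[
\Delta R^kd^{k/2}\varepsilon_1^{-400}\le(C_3A_1)^{k/2}(\varepsilon_1/B)^{A_1-k-400}\le(C_3A_1)^{k/2}\,2^{-(A_1-k-400)} .
\]
This is at most $\delta'$ for a large absolute $A_1$, and Proposition~\ref{prop:complete} shows that the algorithm accepts, whatever the labels. \qed

\section{Unknown mean and covariance: proof of Theorem~\ref{thm:affine}}\label{sec:affine}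

Halfspaces and the class $\mathcal F$ are invariant under affine maps, so it is natural to whiten the sample by its own mean and covariance. Proposition~\ref{prop:sound} holds for any finite sample and is unaffected. The point to check is that the whitened sample, whose points are no longer independent, is still regular.

\paragraph{The algorithm.} Let $\Delta'=(\varepsilon_1/B)^{A_2}$, with $A_2$ an absolute constant fixed below, and define $n,R$ as in Section~\ref{sec:main} with $\Delta'$ in place of $\Delta$; then \eqref{eq:n} and \eqref{eq:R} hold with $A_2$ in place of $A_1$. Compute the empirical mean $\hat\mu$, the empirical covariance $\hat\Sigma$, and, by Gram--Schmidt, a $d\times r$ matrix $U$ whose columns are an orthonormal basis of the span of the centered points $x-\hat\mu$; thus $r=\operatorname{rank}\hat\Sigma$. If $r=0$, accept and output the better constant. Otherwise factor the positive definite matrix $U^T\hat\Sigma U=KK^T$ by Cholesky's method and put $\Phi=K^{-1}U^T$. The points $\hat x=\Phi(x-\hat\mu)\in\mathbb R^r$ have empirical covariance $I_r$, and $\Phi$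 is injective on the span of the centered points. Run the core procedure with parameter $\varepsilon_1$ on $(\hat x,y)$. If it accepts with $h$, form $x\mapsto h(\Phi(x-\hat\mu))$, which lies in $\mathcal H$.

To make the output proper, note that constants are in $\mathcal C$ (take $w=0$), and so are closed halfspaces. If the positive side is an open halfspace $\{w\cdot x<\theta\}$, replace it by $\{-w\cdot x\ge-\theta'\}$, where $\theta'$ is the largest value $w\cdot x<\theta$ on the sample, or $\theta-1$ if there is none. The empirical error is unchanged.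

\paragraph{Soundness.} The map $x\mapsto\hat x$ is an affine bijection from the affine hull of the sample onto $\mathbb R^r$. A function in $\mathcal C$ restricts to a function of the same form in $\hat x$, and every such function pulls back to $\mathcal C$. So $\widehat{\mathrm{opt}}$ is the same in both coordinates, and by Proposition~\ref{prop:sound} the output has empirical error at most $C_1\max(\widehat{\mathrm{opt}},\varepsilon_1)$. If $r=0$, all sample points coincide, every halfspace is constant on them, and the output has empirical error $\widehat{\mathrm{opt}}$. The output lies in $\mathcal C\subset\mathcal H$, so the computation of Section~\ref{sec:main} gives $\operatorname{err}_{\mathcal D}\le C_1\,\mathrm{opt}+\varepsilon$.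

\paragraph{Completeness.} If $\Sigma=0$, then $r=0$ and the algorithm accepts. Otherwise write $x=\mu+Qg$ with $g\sim N(0,I_{r'})$, $Q$ injective, $r'=\operatorname{rank}\Sigma\ge1$. As $r'\le d$, the argument of Section~\ref{sec:main} shows that with probability at least $1-\delta$ the sample of the points $g$ is $(\Delta',R)$-regular in $\mathbb R^{r'}$. Assume this, and let $s=4(1+\Gamma)\Delta'R^2$; by \eqref{eq:R}, $s\le\frac14$ for large $A_2$. Lemma~\ref{lem:moments} on the root window, for the first and second moments, shows that the empirical mean $\bar g$ has $\|\bar g\|\le s/2$ and that the empirical second-moment matrix is within $s/2$ of $I$ in operator norm. So the empirical covariance $\hat S$ of the points $g$ has $\|\hat S-I\|_{\mathrm{op}}\le\frac s2+\frac{s^2}4\le s$. Hence $\hat\Sigma=Q\hat SQ^T$ has rank $r=r'$. We have $\hat x=\Phi Q(g-\bar g)$ and $\Phi Q\hat S(\Phi Q)^T=I_r$, so $O=\Phi Q\hat S^{1/2}$ is orthogonal and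
\[
\hat x=O\hat S^{-1/2}(g-\bar g).
\]
Let $F\in\mathcal F$ in $\mathbb R^r$. Its preimage under this affine map is in $\mathcal F$, so the empirical probability of $\hat x\in F$ is within $\Delta'$ of the mass of $F$ under $N(m',S')$, where $m'=-O\hat S^{-1/2}\bar g$ and $S'=O\hat S^{-1}O^T$. The eigenvalues of $\hat S$ lie in $[1-s,1+s]\subset[\frac34,\frac54]$, so $\|m'\|\le2s$, and the eigenvalues $1+a_1,\dots,1+a_r$ of $S'$ have $|a_i|\le\frac s{1-s}\le2s\le\frac12$. For $|a|\le\frac12$ we have $a-\log(1+a)\le a^2$, since the derivative $a/(1+a)$ has absolute value at most $2|a|$. The Kullback--Leibler divergence of the two Gaussians is therefore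
\[
\mathrm{KL}\big(N(m',S')\,\|\,N(0,I_r)\big)=\frac12\Big(\sum_{i=1}^r\big(a_i-\log(1+a_i)\big)+\|m'\|^2\Big)\le\frac12(4rs^2+4s^2)\le4ds^2 .
\]
Pinsker's inequality, which bounds the total variation distance by $\sqrt{\mathrm{KL}/2}$, gives distance at most $\sqrt{2d}\,s$. Moreover $\|\hat x\|\le2(R+1)\le4R$ and $\Pr[|N|\ge4R]\le\Delta'^2$. So the sample of the points $\hat x$ is $(\Delta,4R)$-regular with $\Delta=\Delta'+\sqrt{2d}\,s=\Delta'\big(1+4(1+\Gamma)\sqrt{2d}\,R^2\big)$. By \eqref{eq:R}, for an absolute $C_4$ independent of $A_2$,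
\[
\Delta(4R)^kr^{k/2}\varepsilon_1^{-400}\le C_4A_2^{k/2+1}(\varepsilon_1/B)^{A_2-k-402},
\]
which is at most $\delta'$ for a large absolute $A_2$, because $\varepsilon_1/B\le\frac12$. Proposition~\ref{prop:complete} in dimension $r$ shows that the algorithm accepts, whatever the labels. \qed

\begin{thebibliography}{9}

\bibitem{BEHW}
Blumer, Ehrenfeucht, Haussler, and Warmuth, \emph{JACM}, 1989.

\bibitem{blog}
\emph{The Learning Theory Alliance Blog: Testing Assumptions of Learning Algorithms},
\texttt{https://goravjindal.github.io/\allowbreak cstheoryrss/\allowbreak 2025/07/21/\allowbreak the-learning-theory-\allowbreak alliance-blog-\allowbreak testing-assumptions-\allowbreak of-learning-algorithms}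

\end{thebibliography}
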